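# Locally nilpotent groups of matrices over division algebras, and when they are hypercentral

## 1. Division algebras, unipotent matrices and transfinite central series

**Definition (locally finite-dimensional division algebra).** Let $D$ be a division algebra with centre $F=Z(D)$. We call $D$ *locally finite-dimensional* over $F$ if every finite subset of $D$ generates a finite-dimensional $F$-subalgebra.

*Example.* Every $D$ with $[D:F]<\infty$ qualifies, for instance Hamilton's quaternions over $\mathbb R$. An infinite-dimensional example is built in Section 6.

*Non-example.* Let $\sigma$ be the automorphism $t\mapsto t+1$ of $\mathbb Q(t)$, and let $D$ be the ring of Laurent series $\sum_{e\ge N}\lambda_ex^e$ with $\lambda_e\in\mathbb Q(t)$ and $x\lambda=\sigma(\lambda)x$. It is a division ring, since the lowest term of a nonzero series is invertible and the rest is inverted by a geometric series. If $\sum\lambda_ex^e$ commutes with $t$, then $\lambda_e(t+e)=\lambda_et$, so only $e=0$ occurs. If $\lambda\in\mathbb Q(t)$ commutes with $x$, then $\lambda(t+1)=\lambda(t)$, so the finite sets of zeros and of poles of $\lambda$ are stable under translation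 by $1$, hence empty, and $\lambda$ is constant. So $Z(D)=\mathbb Q$, and $t$ alone generates the infinite-dimensional algebra $\mathbb Q[t]$.

**Definition (cyclic algebra).** Let $K/F$ be a cyclic field extension of degree $\ell$, let $\sigma$ generate its Galois group, and let $a\in F^*$. The cyclic algebra of degree $\ell$ attached to these data is $\bigoplus_{e=0}^{\ell-1}Kx^e$ with $x\lambda=\sigma(\lambda)x$ for $\lambda \in K$ and $x^\ell=a$. It is central simple over $F$ of dimension $\ell^2$.

*Example.* $K=\mathbb C$, $F=\mathbb R$, $a=-1$ gives the quaternions. In characteristic $p$ and degree $\ell=p$, Artin–Schreier theory gives $K=F(y)$ with $y^p-y\in F$, and $y$ can be chosen with $\sigma(y)=y+1$. So the algebra is generated by $y$ and $x$ with $xyx^{-1}=y+1$.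

**Definition (skew linear group).** $\mathrm{GL}_n(D)$ is the group of invertible $n\times n$ matrices over $D$; its subgroups are the skew linear groups. It acts from the left on the column space $V=D^n$, which is a right $D$-space. If $G\le\mathrm{GL}_n(D)$, a *submodule* of the $(G,D)$-module $V$ is a $G$-invariant $D$-subspace. $V$ is *irreducible* if $V\ne0$ has no submodules except $0$ and $V$, and *completely reducible* if it is a direct sum of irreducible submodules; in that case we also call $G$ completely reducible.

*Example.* A group of diagonal matrices is completely reducible, since each coordinate line is a submodule. The group generated by $\begin{pmatrix}1&1\\0&1\end{pmatrix}$ is not completely reducible on $D^2$: a complement to the invariant line $\binom{D}{0}$ would be spanned by some $\binom{c}{1}$, which is moved to $\binom{c+1}{1}$, outside $\binom{c}{1}D$.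

**Definition (unipotent).** An element $g\in\mathrm{GL}_n(D)$ is *unipotent* if $g-1$ is nilpotent. For $G\le\mathrm{GL}_n(D)$ we write $u(G)$ for the set of unipotent elements of $G$.

*Example.* Put
$$t(v)=\begin{pmatrix}1&v\\0&1\end{pmatrix},\qquad s(a)=\begin{pmatrix}a&0\\0&a\end{pmatrix}\qquad(v\in D,\ a\in D^*).$$
Then $t(v)$ is unipotent, and $s(a)$ is unipotent only for $a=1$, because $D$ has no nonzero nilpotent elements. In characteristic $p$, every $g$ with $g^{p^k}=1$ is unipotent, since $(g-1)^{p^k}=g^{p^k}-1=0$.

**Definition (locally nilpotent, hypercentral, metabelian).** A group is *locally nilpotent* if every finitely generated subgroup is nilpotent. The transfinite upper central series of $G$ is defined by $Z_0=1$, $Z_{\alpha+1}/Z_\alpha=Z(G/Z_\alpha)$, and $Z_\lambda=\bigcup_{\alpha<\lambda}Z_\alpha$ for limit ordinals $\lambda$. The group $G$ is *hypercentral* if $Z_\alpha=G$ for some $\alpha$; the least such $\alpha$ is its length. It is *metabelian* if its derived subgroup is abelian.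

*Example (hypercentral of length $\omega+1$).* Let $C$ be the Prüfer group of all complex roots of unity of $2$-power order, and let $\Gamma=C\rtimes\langle\tau\rangle$, where $\tau$ has order $2$ and inverts $C$. It lies in $\mathrm{GL}_2(\mathbb C)$: send $\zeta$ to $\mathrm{diag}(\zeta,\zeta^{-1})$ and $\tau$ to the permutation matrix. Finitely many elements lie in a dihedral $2$-group $\langle\zeta\rangle\rtimes\langle\tau\rangle$, so $\Gamma$ is locally nilpotent. An element of $C\tau$ does not centralize $C$, and $c\in C$ commutes with $\tau$ if and only if $c^2=1$. So $Z_1=\{c:c^2=1\}$. Squaring on $C$ induces $\Gamma/Z_1\cong\Gamma$, so $Z_i=\{c\in C:c^{2^i}=1\}$, then $Z_\omega=C$ and $Z_{\omega+1}=\Gamma$.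

To see a locally nilpotent group that is *not* hypercentral, we need two small lemmas. If a group $A$ acts on an additive group $U$ of exponent $p$, let $I$ be the augmentation ideal of $\mathbb F_pA$, spanned by the elements $a-1$ $(a\in A)$.

**Lemma 1.** Let $P$ be a finite elementary abelian $p$-group generated by $c_1,\dots,c_r$. The augmentation ideal $I$ of $\mathbb F_pP$ satisfies $I^k=0$ for $k=r(p-1)+1$. Consequently, if an abelian group $A_0$ acts on an $\mathbb F_p$-space $U$ through $P$, then in $U\rtimes A_0$ we have $U\le Z_k$, and $U\rtimes A_0$ is nilpotent.

*Proof.* From $cd-1=(c-1)d+(d-1)$ we see that $I$ is generated as an ideal by the $c_i-1$. A product of $k$ of these generators contains some $c_i-1$ at least $p$ times, and $(c_i-1)^p=c_i^p-1=0$. So $I^k=0$. In $U\rtimes A_0$, the commutator of $u\in I^jU$ with an element $va$ ($v\in U$, $a\in A_0$) is, up to sign and the action of $A_0$, the element $(a-1)u\in I^{j+1}U$, because $U$ is abelian. Starting from $I^kU=0$ we get $I^jU\le Z_{k-j}(U\rtimes A_0)$ by descending induction on $j$, so $U\le Z_k$. The quotient by $U$ is the abelian group $A_0$, so $U\rtimes A_0$ is nilpotent. $\square$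

**Lemma 2.** Let $G$ be hypercentral and $1\ne N$ a normal subgroup. Then $N\cap Z(G)\ne1$. Hence a group with a normal subgroup $N\neq1$ satisfying $N\cap Z(G)=1$ is not hypercentral.

*Proof.* Take the least $\alpha$ with $N\cap Z_\alpha\ne1$. It is not $0$ and not a limit, so $\alpha=\beta+1$. Then $[N\cap Z_\alpha,G]\le N\cap Z_\beta=1$, so $1\ne N\cap Z_\alpha\le Z(G)$. $\square$

*Example (locally nilpotent with trivial centre).* Let $P$ be an infinite elementary abelian $p$-group, $B=\mathbb F_pP$ as an additive group with $P$ acting by multiplication, and $\Gamma=B\rtimes P$. A finitely generated subgroup lies in $B\rtimes P_0$ with $P_0$ finite, so it is nilpotent by Lemma 1. An element of $B$ fixed by $P$ has constant coefficients on the infinite set $P$ and finite support, so it is $0$. By Lemma 2, $\Gamma$ is not hypercentral. A central element $bc$ with $b\in B$, $c\in P$ must act trivially on $B$, so $c=1$, and then $b=0$: the centre is trivial.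

Two more facts will be used later.

**Lemma 3.** (a) Subgroups of hypercentral groups are hypercentral, and so is the direct product of two hypercentral groups. (b) If $N$ is normal in $\Gamma$ and $N\le Z_\alpha(\Gamma)$, then the preimage in $\Gamma$ of $Z_i(\Gamma/N)$ lies in $Z_{\alpha+i}(\Gamma)$ for all finite $i$.

*Proof.* (a) For $H\le\Gamma$ we show $Z_\alpha(\Gamma)\cap H\le Z_\alpha(H)$ by induction. Limits are clear, and if $x\in Z_{\alpha+1}(\Gamma)\cap H$ then $[x,H]\subseteq Z_\alpha(\Gamma)\cap H\le Z_\alpha(H)$, so $x\in Z_{\alpha+1}(H)$. Similarly $Z_\alpha(A)\times Z_\alpha(B)\le Z_\alpha(A\times B)$ by induction. (b) The case $i=0$ is the hypothesis. If $x$ maps into $Z_{i+1}(\Gamma/N)$, then $[x,\Gamma]$ lies in the preimage of $Z_i(\Gamma/N)$, hence in $Z_{\alpha+i}(\Gamma)$, so $x\in Z_{\alpha+i+1}(\Gamma)$. $\square$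

**Definition (perfect closure).** A field $F$ is perfect if $\operatorname{char}F=0$, or if $\operatorname{char}F=p$ and every element is a $p$-th power. If $\operatorname{char}F=p$, the *perfect closure* $F^{p^{-\infty}}$ is obtained by adjoining all $p^k$-th roots of all elements of $F$ inside an algebraic closure. It is a directed union of finite purely inseparable extensions of $F$, each of $p$-power degree.

*Example.* For $F=\mathbb F_p(t)$ it is $\bigcup_k\mathbb F_p(t^{1/p^k})$.

We can now pose the question. **Let $D$ be a division algebra that is locally finite-dimensional over its centre $F$, and let $n\ge1$. Is every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ hypercentral?** In other words: can a group like $B\rtimes P$ above, in which the centre has been pushed off to infinity, be hidden inside the matrices of a fixed size over such a $D$?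

The problem was raised by Zaleeskii and is stated in the article "Locally nilpotent subgroups of $\mathrm{GL}_n(D)$", which reports it as open. Two results frame it: Garascuk gave a positive answer when $[D:F]<\infty$, and Shirvani and Wehrfritz showed that for locally finite-dimensional $D$ every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is soluble.

## 2. Failure for $n\ge2$ in characteristic $p$, and the positive theorems

The answer is **no**. For every prime $p$ and every $n\ge2$ there is a locally finite-dimensional division algebra $D$ of characteristic $p$ such that $\mathrm{GL}_n(D)$ has a metabelian locally nilpotent subgroup that is not hypercentral. The answer is positive for $n=1$ and for $\operatorname{char}F=0$. So the failure occurs exactly for $n\ge2$ in positive characteristic. Here are the precise statements.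

**Theorem A.** Let $D$ be a division ring of characteristic $p>0$ containing elements $x_i\ne0$, $y_i$ $(i=0,1,2,\dots)$ with
$$x_ix_j=x_jx_i,\quad y_iy_j=y_jy_i,\quad x_iy_i=(y_i+1)x_i,\quad x_iy_j=y_jx_i\ (i\ne j).\tag{1}$$
Then for every $n\ge2$, $\mathrm{GL}_n(D)$ has a locally nilpotent metabelian subgroup $G$ that is not hypercentral. Moreover $G/Z(G)$ is a nontrivial locally nilpotent group with trivial centre.

**Theorem B.** For every prime $p$ there is a locally finite-dimensional division algebra $D$ over its centre, of characteristic $p$, satisfying (1). Hence the answer to the question is no.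

**Theorem C.** Let $D$ be a division algebra, locally finite-dimensional over its centre $F$, and let $G\le\mathrm{GL}_n(D)$ be locally nilpotent.

1. $u(G)$ is a normal subgroup of $G$, nilpotent of class $\le n-1$, and $G/u(G)$ is hypercentral.
2. If $u(G)=1$, then $G$ is hypercentral, of length $\le\omega2+1$ (where $\omega2=\omega+\omega$). This holds if $n=1$, or if $G$ is completely reducible on $D^n$.
3. If $F$ is perfect (in particular if $\operatorname{char}F=0$), then $G$ is hypercentral.
4. If $\operatorname{char}F=p>0$ and $D\otimes_FF^{p^{-\infty}}$ is Artinian (for example if $[D:F]<\infty$), then $G$ is hypercentral.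

**Corollary D.** (a) For given $n\ge1$ and characteristic $q\ge0$: all locally nilpotent subgroups of $\mathrm{GL}_n(D)$ are hypercentral, for all locally finite-dimensional $D$ of characteristic $q$, if and only if $n=1$ or $q=0$.

(b) Let $D=\bigotimes_{i\in I}D_i$ (over $F$) be a division algebra, where each $D_i$ is a cyclic division algebra of prime degree with centre $F$, and let $n\ge2$. Then all locally nilpotent subgroups of $\mathrm{GL}_n(D)$ are hypercentral if and only if only finitely many $D_i$ have degree equal to $\operatorname{char}F$.

## 3. Upper triangular $2\times2$ groups over a field and over $D$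

Start with $n=2$, $D=F$ a field, and $G$ locally nilpotent and upper triangular. Suppose $G$ contains $t(v)$ with $v\ne0$, and let $g\in G$ have diagonal $(a,b)$. Then $g\,t(v)\,g^{-1}=t(cv)$ with $c=ab^{-1}$, so $g\,t(v)\,g^{-1}t(v)^{-1}=t((c-1)v)$, and repeating this $k$ times gives $t((c-1)^kv)$. Since $\langle g,t(v)\rangle$ is nilpotent, $(c-1)^kv=0$ for some $k$, so $c=1$. Hence every element of $G$ has the form $\begin{pmatrix}a&w\\0&a\end{pmatrix}$, and such matrices commute. If instead $G$ contains no $t(v)\ne1$, then all commutators, being unitriangular, are $1$. Either way $G$ is abelian.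

Over a noncommutative $D$ the conjugation action becomes $v\mapsto avb^{-1}$, an $F$-linear map on $D$ that can be unipotent without being the identity. Take $a=b=x$ and $v=y$ with $xyx^{-1}=y+1$. Then
$$s(x)\,t(y)\,s(x)^{-1}t(y)^{-1}=t(xyx^{-1}-y)=t(1),$$
and $t(1)$ commutes with $s(x)$ and $t(y)$. So $\langle s(x),t(y)\rangle$ is nilpotent of class $2$ and not abelian. There is room here, and it suggests the following shape. Take an abelian group $A\le D^*$ and an additive subgroup $U\le D$ with $aUa^{-1}=U$ for $a\in A$, and form
$$G=\{t(v)s(a):v\in U,\ a\in A\},\qquad s(a)t(v)s(a)^{-1}=t(ava^{-1}).\tag{2}$$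
This is the semidirect product $U\rtimes A$ with $A$ acting by conjugation; it is metabelian. By Lemmas 1 and 2, it is locally nilpotent and not hypercentral as soon as $U\neq 0$ and

- (N) every finitely generated subgroup of $A$ acts on $U$ through a finite elementary abelian $p$-group, in characteristic $p$, and
- (Z) no nonzero element of $U$ is centralized by $A$.

Condition (N) says that finitely many elements of $A$ see little of $U$; (Z) says that all of $A$ together fixes nothing.

## 4. The pairs $x_i,y_i$ on their own leave fixed points

Let $D$ be as in Theorem A, $F=Z(D)$, and let $L=F(y_0,y_1,\dots)\subset D$ be the subfield generated by $F$ and the commuting elements $y_i$. Conjugation by $x_i$ fixes $F$ pointwise, sends $y_i$ to $y_i+1$ and fixes the other $y_j$. So it induces an automorphism $\sigma_i$ of $L$ over $F$, with $\sigma_i(\lambda)=x_i\lambda x_i^{-1}$.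

The natural first try is $A=\langle x_1,x_2,\dots\rangle$, acting on $U=L$, or on $U=Lx_0$, or on smaller invariant additive subgroups. Condition (N) holds, because
$$x_i^py_ix_i^{-p}=y_i+p=y_i,\qquad\text{so } x_i^p \text{ centralizes } L \text{ and } x_0.\tag{3}$$
Condition (Z) fails: $1\in L$ and $x_0\in Lx_0$ are fixed. Passing to a smaller subgroup does not help. Let $0\ne\lambda x_0$ lie in an $A$-invariant additive subgroup $U\le Lx_0$. Then $\lambda\in F(y_0,\dots,y_m)$ for some $m$, and *$x_i$ with $i>m$ fixes $\lambda x_0$*. So $A$ acts on the $\mathbb F_p$-span $W$ of the orbit of $\lambda x_0$ through the images of $x_1,\dots,x_m$, which by (3) generate a finite elementary abelian $p$-group. By Lemma 1 its augmentation ideal $I$ is nilpotent; the last nonzero term among $W,IW,I^2W,\dots$ consists of fixed points. The case $U=L$ is the same, with $x_0$ deleted.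

So the obstruction is precise: each vector involves only finitely many $y_j$, and the far generators $x_i$ act on it trivially. We need generators $a_i$ such that every vector is moved by all far $a_i$, while finitely many $a_i$ still act like finitely many $x_i$.

The second demand is met if we take conjugates
$$a_i=z_ix_iz_i^{-1}.$$
If $z_i\in L$ commutes with $x_j$ for $j\ne i$, $j\ge1$, then with $c=z_1\cdots z_m$ we have $a_i=cx_ic^{-1}$ for all $i\le m$. So $a_1,\dots,a_m$ are *simultaneously* conjugate to $x_1,\dots,x_m$, and they commute. The conjugating element changes with $m$, and an infinite product $z_1z_2\cdots$ does not exist in $D$. The fixed vector $x_0$ of $x_1,\dots,x_m$ becomes the fixed vector $cx_0c^{-1}=\dfrac{c}{\sigma_0(c)}\,x_0$ of $a_1,\dots,a_m$, and we want this to drift away as $m\to\infty$. The choice $z_i=y_i$ is not good enough: $y_i$ commutes with $x_0$, so $cx_0c^{-1}=x_0$ stays put. The element $z_i$ has to involve $y_0$ as well. The simplest choice is $z_i=y_0+y_i$, and it works.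

## 5. Twisting by $z_i=y_0+y_i$: proof of Theorem A

It suffices to treat $n=2$, since $\mathrm{GL}_2(D)$ embeds in $\mathrm{GL}_n(D)$ as the matrices $\mathrm{diag}(g,1,\dots,1)$. Keep $F$, $L$, $\sigma_i$ from Section 4.

**Step 1: the elements $a_i$.** We define the acting group and check that every fraction makes sense. For $i\ge1$ put $z_i=y_0+y_i$. Then
$$\sigma_0(z_i)=\sigma_i(z_i)=z_i+1,\qquad\sigma_j(z_i)=z_i\quad(j\ne0,i).$$
In particular $z_i$ does not commute with $x_i$, so $z_i\notin\mathbb F_p$, since the prime field is central. Hence all $z_i+c$ with $c\in\mathbb F_p$ are nonzero. Put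
$$g_i=\frac{z_i}{z_i+1}\in F(y_0,y_i),\qquad a_i=g_ix_i\quad(i\ge1),\qquad A=\langle a_1,a_2,\dots\rangle\le D^*,\qquad U=Lx_0.$$
This is the conjugate promised above: $z_ix_iz_i^{-1}=z_i\,\sigma_i(z_i)^{-1}x_i=g_ix_i$.

**Step 2: $A$ is abelian.** For $i\ne j$ with $i,j\ge1$, $x_i$ commutes with $g_j\in F(y_0,y_j)$ and $x_j$ commutes with $g_i$. So $a_ia_j=g_ig_jx_ix_j=a_ja_i$.

**Step 3: $a_i^p=x_i^p$.** This will make the action have exponent $p$. Moving all $x_i$ to the right,
$$a_i^p=g_i\,\sigma_i(g_i)\cdots\sigma_i^{p-1}(g_i)\,x_i^p=\prod_{j=0}^{p-1}\frac{z_i+j}{z_i+j+1}\;x_i^p=\frac{z_i}{z_i+p}\,x_i^p=x_i^p .$$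
(Or conjugate: $z_i$ commutes with $x_i^p$ by (3), so $a_i^p=z_ix_i^pz_i^{-1}=x_i^p$.)

**Step 4: the action on $U$.** We compute how $a_i$ moves $\lambda x_0$. For $\lambda\in L$ and $i\ge1$, since $x_i$ commutes with $x_0$,
$$a_i(\lambda x_0)a_i^{-1}=g_i\,\sigma_i(\lambda)\,x_0\,g_i^{-1}=\sigma_i(\lambda)\,h_i\,x_0,\qquad h_i=\frac{g_i}{\sigma_0(g_i)}=\frac{z_i}{z_i+1}\cdot\frac{z_i+2}{z_i+1}=\frac{z_i(z_i+2)}{(z_i+1)^2}.\tag{4}$$
So $a_iUa_i^{-1}=U$, and $A$ acts on the additive group $U$ by conjugation. Moreover
$$h_i\ne1,\qquad\text{because } z_i(z_i+2)-(z_i+1)^2=-1\ne0 .$$
(For $p=2$, $h_i=z_i^2/(z_i+1)^2$.) By Step 3 and (3), $a_i^p=x_i^p$ centralizes $L$ and $x_0$, hence $U$. Since $A$ is abelian, $A$ acts on $U$ through an elementary abelian $p$-group.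

**Step 5: no fixed points.** This is condition (Z): we show $C_U(A)=0$. Suppose $0\ne\lambda x_0\in U$ is centralized by $A$. Then $\lambda\in F(y_0,\dots,y_m)$ for some $m$. Take $i>m$, $i\ge1$. Then $\sigma_i(\lambda)=\lambda$, and (4) gives $\lambda h_ix_0=\lambda x_0$, so $h_i=1$, a contradiction. The far generators, which were useless before, now do all the work.

One can watch the fixed point drift. With $\lambda_m=\prod_{i=1}^m\frac{z_i}{z_i+1}$, the vector $\lambda_mx_0$ is fixed by $a_1,\dots,a_m$, because $\sigma_i\big(\frac{z_i}{z_i+1}\big)h_i=\frac{z_i+1}{z_i+2}\cdot\frac{z_i(z_i+2)}{(z_i+1)^2}=\frac{z_i}{z_i+1}$ and the other factors are fixed by $\sigma_i$. But $a_{m+1}$ multiplies it by $h_{m+1}\ne1$.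

**Step 6: the group $G$.** Let
$$G=\Big\{\begin{pmatrix}1&v\\0&1\end{pmatrix}\begin{pmatrix}a&0\\0&a\end{pmatrix}:v\in U,\ a\in A\Big\}\le\mathrm{GL}_2(D).$$
By (2) it is $U\rtimes A$ with $A$ acting by conjugation; we identify $U$ with its image $t(U)$. It is metabelian, as $U$ and $A$ are abelian.

*$G$ is locally nilpotent.* A finitely generated subgroup lies in $UA_0$ with $A_0\le A$ finitely generated. By Step 4, $A_0$ acts on $U$ through a finite elementary abelian $p$-group. By Lemma 1, $UA_0$ is nilpotent.

*$G$ is not hypercentral.* $U\ne1$ is normal in $G$, and $U\cap Z(G)\le C_U(A)=1$ by Step 5. Lemma 2 applies.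

*$G/Z(G)$ is nontrivial with trivial centre.* Since $G/U$ is abelian, $G'\le U$. So $[Z_2(G),G]\le Z(G)\cap U=1$, which means $Z_2(G)=Z(G)$; that is, $Z(G/Z(G))=1$. As $G$ is not hypercentral, $G\ne Z(G)$. Quotients of locally nilpotent groups are locally nilpotent. $\blacksquare$

*Remark.* Here $u(G)=t(U)$: if $t(v)s(a)-1$ is nilpotent, its diagonal entry $a-1$ is nilpotent in $D$, so $a=1$. So $u(G)$ and $G/u(G)\cong A$ are both abelian, and the failure lies only in how they are glued.

## 6. Infinitely many commuting Artin–Schreier pairs: proof of Theorem B

**Step 1: a domain containing the relations.** Let $k$ be a field of characteristic $p$, $E=k(y_0,y_1,\dots)$ with independent indeterminates, and $\sigma_i\in\mathrm{Aut}(E/k)$ with $y_i\mapsto y_i+1$ and $y_j\mapsto y_j$ for $j\ne i$. The $\sigma_i$ commute and $\sigma_i^p=1$. Let $S=E[x_0^{\pm1},x_1^{\pm1},\dots;\sigma]$ be the skew group ring of the free abelian group on the $x_i$, with $x_i\lambda=\sigma_i(\lambda)x_i$ for $\lambda\in E$. The relations (1) hold in $S$. For a finitely supported integer vector $e$ write $x^e=\prod x_i^{e_i}$ and $\sigma^e=\prod\sigma_i^{e_i}$. The exponent group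 is ordered, for example lexicographically. If two nonzero elements have leading terms $\lambda x^e$ and $\mu x^f$, their product has leading term $\lambda\,\sigma^e(\mu)\,x^{e+f}\ne0$. So $S$ is a domain.

**Step 2: a large central subring.** We find a ring $C$ over which $S$ is free with an explicit basis. Put $\alpha_i=y_i^p-y_i$, which is fixed by all $\sigma_j$, and $E_0=k(\alpha_0,\alpha_1,\dots)$. Fix $m$ and let $K=k(y_0,\dots,y_m)$, $K_0=k(\alpha_0,\dots,\alpha_m)$. Since $y_i^p=y_i+\alpha_i$, the monomials $y_0^{m_0}\cdots y_m^{m_m}$ with $0\le m_i<p$ span the ring $K_0[y_0,\dots,y_m]$ over $K_0$. This ring is a finite-dimensional domain over a field, hence a field, so it equals $K$, and $[K:K_0]\le p^{m+1}$. On the other hand $\sigma_0,\dots,\sigma_m$ generate a group of order $p^{m+1}$ acting faithfully on $K$ by translations of the $y_i$, and $K_0$ lies in its fixed field. By Artin's theorem $[K:K_0]\ge p^{m+1}$. So equality holds, the fixed field is $K_0$, and the monomials are a $K_0$-basis of $K$.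

Now let $m$ grow. Any element of $E$ lies in some $K$, so the monomials $y^m=\prod y_i^{m_i}$ (finitely supported, $0\le m_i<p$) span $E$ over $E_0$, and an $E_0$-linear relation among them lives over some $K_0$, with $m$ large, so it is trivial. Likewise the common fixed field of all $\sigma_i$ on $E$ is $E_0$.

Let $C=E_0[x_0^{\pm p},x_1^{\pm p},\dots]$. It is central in $S$: its coefficients are fixed by all $\sigma_i$, and $\sigma_i^p=1$. Every $x^e$ is uniquely an element $x^{pf}$ times some $x^{e'}$ with $0\le e'_i<p$. So $S$ is a free $C$-module on the monomials $y^mx^e$ with finitely supported exponents $0\le m_i,e_i<p$.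

**Step 3: localize.** Let $F=\mathrm{Frac}(C)$ and $D=S\otimes_CF$. This is a localization of the domain $S$ at nonzero central elements, so it is a domain, and it has $F$-basis the monomials $y^mx^e$. A finite subset of $D$ involves finitely many of them, so it lies in the $F$-span of the $p^{2(m+1)}$ monomials with indices $\le m$, for some $m$. This span is a subalgebra: to multiply two monomials, move the $x$'s past the $y$'s with the $\sigma_i$, then reduce with $y_i^p=y_i+\alpha_i$ and $x_i^p\in F$. A finite-dimensional domain is a division algebra. So every nonzero element of $D$ has an inverse, and every finite subset of $D$ generates a finite-dimensional $F$-subalgebra.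

**Step 4: $Z(D)=F$.** The definition of local finiteness refers to the centre, so we must identify it. Certainly $F\subseteq Z(D)$. Let $L=F[y_0,y_1,\dots]$; it is a field, being a union of finite-dimensional commutative domains over $F$. Every $d\in D$ is uniquely $\sum_e\lambda_ex^e$ with $\lambda_e\in L$, $0\le e_i<p$. If $d$ commutes with $y_i$, comparing
$$y_id=\sum_e\lambda_ey_ix^e,\qquad dy_i=\sum_e\lambda_e(y_i+e_i)x^e$$
gives $\lambda_ee_i=0$ in $L$, so $\lambda_e\ne0$ forces $e_i=0$. Hence a central $d$ lies in $L$, and it is fixed by conjugation by all $x_i$. Now $d\in F(y_0,\dots,y_m)$ for some $m$. This field has degree $p^{m+1}$ over $F$, because the monomials $y^m$ are part of an $F$-basis of $D$. Conjugations by $x_0,\dots,x_m$ generate a group of $p^{m+1}$ distinct $F$-automorphisms of it. By Artin's theorem its fixed field has codegree $p^{m+1}$, so it is $F$, and $d\in F$.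

Thus $D$ has characteristic $p$, is locally finite-dimensional over its centre $F$, and satisfies (1). By Theorem A the answer to the question is no, for every $p$ and every $n\ge2$. $\blacksquare$

## 7. Jordan decomposition in nilpotent linear groups

We turn to Theorem C. Finitely generated subgroups of $\mathrm{GL}_n(D)$ become ordinary linear groups, so we first study nilpotent groups over an algebraically closed field $\Omega$.

*Recalled facts.* Each $g\in\mathrm{GL}_r(\Omega)$ has a unique Jordan decomposition $g=g_sg_u=g_ug_s$ with $g_s$ semisimple (diagonalizable) and $g_u$ unipotent. An element that is both is $1$. Products of two commuting semisimple elements are semisimple, and the same holds for unipotent elements. A Zariski closed subgroup contains the Jordan parts of its elements. Morphisms of affine algebraic groups preserve Jordan decompositions. Quotients by closed normal subgroups are affine algebraic groups. The closure of a nilpotent group is nilpotent of the same class. The centre of a closed group is closed.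

*Example.* $g=\begin{pmatrix}2&1\\0&2\end{pmatrix}$ over $\mathbb C$ has $g_s=2\cdot1$ and $g_u=\begin{pmatrix}1&1/2\\0&1\end{pmatrix}$.

**Lemma 4.** Let $\Omega$ be algebraically closed and $N\le\mathrm{GL}_r(\Omega)$ nilpotent. Then $g\mapsto g_s$ and $g\mapsto g_u$ are homomorphisms on $N$, and their images commute elementwise. In particular the unipotent elements of $N$ form a normal subgroup. If $N$ has no unipotent element $\ne1$, then $N'$ is finite.

*Proof.* For the first assertions we may replace $N$ by its closure, so let $N$ be closed. We use $[a,b]=a^{-1}b^{-1}ab$.

**Step 1: a semisimple $s\in N$ and a unipotent $u\in N$ commute.** Induct on the class; class $\le1$ is trivial. By induction applied to the affine algebraic group $N/Z(N)$, in which the images of $s,u$ are semisimple and unipotent, $z=s^{-1}u^{-1}su\in Z(N)$. The element $u^{-1}su=sz$ is semisimple, as a conjugate of $s$, and it commutes with $s$. So $z=s^{-1}\cdot(u^{-1}su)$ is semisimple. The element $s^{-1}u^{-1}s=zu^{-1}$ is unipotent, as a conjugate of $u^{-1}$, and it commutes with $u$. So $z=(s^{-1}u^{-1}s)\,u$ is unipotent. Hence $z=1$.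

**Step 2: groups topologically generated by elements of one type.** Let $\mathcal P$ be "semisimple" or "unipotent". Claim: if $N$ is closed, nilpotent, and is the closure of a subgroup $N_0$ generated by $\mathcal P$-elements, then all elements of $N$ are $\mathcal P$. Induct on the class $c$.

Let $c\le1$. Commuting $\mathcal P$-elements generate a group of $\mathcal P$-elements. Its closure again consists of $\mathcal P$-elements: commuting semisimple elements are simultaneously diagonalizable, and the diagonal group is closed; unipotence is the closed condition $(g-1)^r=0$.

Let $c>1$. For $a\in\gamma_{c-1}(N)$ consider $\varphi_a:N\to Z(N)$, $n\mapsto[a,n]$. Its values lie in $\gamma_c(N)\le Z(N)$, and $[a,nm]=[a,m]\,m^{-1}[a,n]m=[a,n][a,m]$. So $\varphi_a$ is a morphism of algebraic groups. It sends the $\mathcal P$-generators of $N_0$ to commuting $\mathcal P$-elements, so $\varphi_a(N_0)$ and its closure consist of $\mathcal P$-elements by the case $c\le1$, and the closure contains $\varphi_a(N)$ by continuity. The central group $\gamma_c(N)=[\gamma_{c-1}(N),N]$ is generated by the $\varphi_a(N)$. So, again by the case $c\le1$, its closure $C$ consists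 of $\mathcal P$-elements, and $C$ is central because $Z(N)$ is closed. Now $N/C$ has class $\le c-1$ and is the closure of the image of $N_0$, which is generated by $\mathcal P$-elements. By induction $N/C$ consists of $\mathcal P$-elements. For $n\in N$ let $n'$ be the complementary Jordan part, that is $n_u$ if $\mathcal P$ is "semisimple" and $n_s$ if $\mathcal P$ is "unipotent". It maps to the complementary part of a $\mathcal P$-element of $N/C$, which is $1$. So $n'\in C$ is also $\mathcal P$, whence $n'=1$, and $n$ is $\mathcal P$.

**Step 3: the homomorphisms.** Let $x,y\in N$. By Step 2, applied to the closures of the subgroups generated by all semisimple, respectively all unipotent, elements of $N$, $x_sy_s$ is semisimple and $x_uy_u$ is unipotent. By Step 1 these two commute, and $xy=x_sx_uy_sy_u=(x_sy_s)(x_uy_u)$. By uniqueness $(xy)_s=x_sy_s$ and $(xy)_u=x_uy_u$. The images commute elementwise by Step 1. The unipotent elements are the kernel of $g\mapsto g_s$.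

**Step 4: no unipotents implies finite derived group.** Now let $N$, not necessarily closed, have no unipotent element $\ne1$. Then $g\mapsto g_s$ is injective on $N$. Replacing $N$ by its isomorphic image, we may assume that all elements of $N$ are semisimple. By Step 2 the closure $M$ of $N$ consists of semisimple elements. The identity component $M^\circ$ is connected and nilpotent, hence triangularizable by Lie–Kolchin. So its commutators are unipotent, and being semisimple they are $1$. Thus $M^\circ$ is abelian, connected and consists of semisimple elements: it is a torus.

Let $x\in M$, let $\tau(t)=xtx^{-1}$ on $M^\circ$, and let $\theta$ be the automorphism $\chi\mapsto\chi\circ\tau$ of the character lattice of $M^\circ$. Since $M^\circ$ is abelian, conjugation by elements of $M^\circ$ is trivial on $M^\circ$, so $\theta$ has finite order because $M/M^\circ$ is finite. The map $t\mapsto\tau(t)t^{-1}=xtx^{-1}t^{-1}$ iterated $c$ times is trivial, where $c$ is the class of $M$. On characters this says $(\theta-1)^c=0$. Over $\mathbb Q$ the minimal polynomial of $\theta$ divides both some $X^m-1$, which has distinct roots, and $(X-1)^c$. So it is $X-1$,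 and $\theta=1$. Characters separate the points of a torus, so $x$ centralizes $M^\circ$. Thus $M^\circ\le Z(M)$, so $M/Z(M)$ is finite, and $M'$ is finite by Schur's theorem. Hence $N'$ is finite. $\square$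

**Linearization.** Let $H\le\mathrm{GL}_n(D)$ be finitely generated, with $D$ locally finite-dimensional over $F$. The entries of the generators and their inverses lie in a finite-dimensional $F$-subalgebra $D_0$ of $D$. With $m=[D_0:F]$ and $\Omega=\overline F$ we get, by letting $M_n(D_0)$ act on $D_0^n$,
$$H\le\mathrm{GL}_n(D_0)\le\mathrm{GL}_{nm}(F)\le\mathrm{GL}_{nm}(\Omega).\tag{5}$$
The embeddings are restrictions of injective ring homomorphisms, so "unipotent" means the same in all these groups.

## 8. Proof of Theorem C

Throughout, $G\le\mathrm{GL}_n(D)$ is locally nilpotent and $V=D^n$.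

**Step 1: $u(G)$ is a normal subgroup, nilpotent of class $\le n-1$.** If $x,y\in u(G)$, then $\langle x,y\rangle$ is nilpotent, and Lemma 4 with (5) shows $xy,x^{-1}\in u(G)$. Conjugates of unipotents are unipotent. So $u(G)$ is a normal subgroup.

Now let $x_1,\dots,x_n\in u(G)$, $X=\langle x_1,\dots,x_n\rangle$, and let $I$ be the ideal of $F[X]\subseteq M_n(D)$ spanned by all $h(x-1)$ with $h,x\in X$. Since $h(x-1)=(hx-1)-(h-1)$, it is spanned by the $x-1$. By (5) and Kolchin's theorem, $X\leq u(G)$ is conjugate in $\mathrm{GL}_{nm}(F)$ to a group of upper unitriangular matrices, so a product of $nm$ elements of $I$ is $0$. To replace $nm$ by $n$, look at the subspaces $I^kV$, which are $D$-subspaces because right multiplication by $D$ commutes with $F[X]$. If $I\cdot I^kV=I^kV$, then $I^kV=I^{k+j}V$ for all $j$, so $I^kV=0$. Hence the $D$-dimensions drop strictly until $0$ is reached, so $I^nV=0$ and $I^n=0$. In particular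
$$(x_1-1)\cdots(x_n-1)=0\qquad\text{for all }x_1,\dots,x_n\in u(G).\tag{6}$$
Let $J$ be the ring (without $1$) generated by $\{x-1:x\in u(G)\}$. By (6), $J^n=0$, so $1+J$ is a group containing $u(G)$. For $a\in J^i$, $b\in J^j$ (with $i,j\geq 1$),
$$[1+a,1+b]=\big((1+b)(1+a)\big)^{-1}(1+a)(1+b)=1+\big((1+b)(1+a)\big)^{-1}(ab-ba)\in1+J^{i+j}.$$
So the groups $1+J,1+J^2,\dots,1+J^n=1$ form a central series of $1+J$, and $u(G)$ is nilpotent of class $\le n-1$.

**Step 2: two situations with $u(G)=1$.** These are the hypotheses in the last sentence of part 2.

*Let $V$ be a completely reducible $(G,D)$-module*, and $V_1$ an irreducible summand. By (6) there is a largest $k\ge0$ such that some product $(x_1-1)\cdots(x_k-1)$ with $x_i\in u(G)$ does not annihilate $V_1$. The nonzero image of $V_1$ under this product is annihilated by all $x-1$, $x\in u(G)$. So $C_{V_1}(u(G))\ne0$. It is a $D$-subspace, and it is $G$-invariant because $u(G)$ is normal. By irreducibility it equals $V_1$. As this holds for all summands, $u(G)=1$.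

*Let $n=1$.* If $(x-1)^r=0$ in the domain $D$, then $x=1$. So $u(G)=1$.

**Step 3: finite normal subgroups.** This is the tool that turns finiteness into central series.

**Lemma 5.** A finite normal subgroup $E$ of a locally nilpotent group $\Gamma$ lies in $Z_m(\Gamma)$ for some finite $m$.

*Proof.* Induct on $|E|$, with $E\ne1$. The centralizer $C_\Gamma(E)$ has finite index in $\Gamma$, so there is a finitely generated $H\le\Gamma$ with $E\le H$ and $\Gamma=HC_\Gamma(E)$. The group $H$ is nilpotent and $E\ne1$ is normal in it, so $E\cap Z(H)\ne1$ by Lemma 2. This intersection is centralized by $H$ and by $C_\Gamma(E)$, hence by $\Gamma$. So $E_1=E\cap Z(\Gamma)\ne1$. By induction $E/E_1\le Z_{m}(\Gamma/E_1)$ for some finite $m$, and Lemma 3(b) with $E_1\le Z_1(\Gamma)$ gives $E\le Z_{m+1}(\Gamma)$. $\square$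

**Step 4: part 2.** Let $u(G)=1$. We find large torsion pieces with finite characteristic layers. For each finitely generated $H\le G$, $H$ is nilpotent without nontrivial unipotents, so $H'$ is finite by Lemma 4 and (5). An element of $G'$ is a product of finitely many commutators, so $G'=\bigcup H'$ over all finitely generated $H$. Thus $G'$ is contained in the torsion subgroup $T$ of $G$. (In a locally nilpotent group the elements of finite order form a subgroup, and it is the restricted direct product of its primary components.) Write $T=\prod_qT_q$. If $q=\operatorname{char}F$, elements of $q$-power order are unipotent by Section 1, so $T_q=1$.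

Let $q\ne\operatorname{char}F$, and let $E\le T_q$ be finite elementary abelian. The algebra $F[E]\subseteq M_n(D)$ is a quotient of the group algebra, so it is semisimple by Maschke's theorem, and it is commutative. So it is a product of $k$ fields. Its $k$ orthogonal nonzero idempotents $e_i$ give $\bigoplus e_iV\subseteq V$, so $k\le n$. Each field has at most $q$ elements with $t^q=1$. Hence $|E|\le q^k\le q^n$. So every abelian subgroup of $T_q$ has socle (the subgroup of elements of order dividing $q$) of rank $\le n$. Therefore it is a direct product of at most $n$ cyclic or Prüfer groups, and it satisfies the minimal condition on subgroups.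

The group $T_q$ is locally finite, since finitely generated nilpotent torsion groups are finite. By the theorem of Šunkov and Kegel–Wehrfritz, a locally finite group with the minimal condition on abelian subgroups is *Chernikov*, that is, a finite extension of a direct product of finitely many Prüfer groups. (Example: $C\rtimes\langle\tau\rangle$ from Section 1.) So $T_q$ is Chernikov. Let $R_q$ be its divisible abelian characteristic subgroup of finite index, a direct product of finitely many Prüfer $q$-groups, and $R=\prod_qR_q$.

The subgroups $R_q[q^i]=\{r\in R_q:r^{q^i}=1\}$ are finite and normal in $G$, so by Lemma 5 each lies in some $Z_m(G)$ with $m$ finite. Their union over $i$ is $R_q$, so $R\le Z_\omega(G)$. The subgroups $T_qR/R$ of $G/R$ are finite and normal, and they generate $T/R$. By Lemma 5 each lies in some $Z_m(G/R)$, and by Lemma 3(b), with $\alpha=\omega$, its preimage lies in $Z_{\omega+m}(G)$. So $T\le Z_{\omega2}(G)$. As $G'\le T$, $G/T$ is abelian and $G=Z_{\omega2+1}(G)$. With Step 2 this proves part 2.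

**Step 5: part 1.** It remains to see that $G/u(G)$ is hypercentral. Take a composition series of the $(G,D)$-module $V$; its length is at most $n$, and the dimensions of its factors add up to $n$. Let $K$ be the kernel of $G$ on the direct sum of the factors. For $x\in K$, $x-1$ maps each term of the series into the next lower one, so $(x-1)^n=0$. Thus $K\le u(G)$. Conversely, let $W$ be a factor, of dimension $d$. The image of $G$ in $\mathrm{GL}(W)\cong\mathrm{GL}_d(D)$ is locally nilpotent and irreducible, so by Step 2 it has no nontrivial unipotents. The image of a unipotent element is unipotent, so $u(G)$ acts trivially on $W$. Hence $u(G)\le K$. So $G/u(G)=G/K$ is isomorphic to a completely reducible locally nilpotent subgroup of $\mathrm{GL}_n(D)$, which is hypercentral by part 2.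

**Step 6: part 3, splitting $G$ when $F$ is perfect.** By part 1, $G$ is built from a nilpotent group and a hypercentral group, and Theorem A shows that this is not enough. Over a perfect field one can separate the two pieces inside $\mathrm{GL}_n(D)$. Let $g\in G$. The algebra $F[g]\subset M_n(D)$ is finite-dimensional by (5). Over a perfect field the Jordan components are polynomials in $g$ with coefficients in $F$, so $g_s,g_u\in F[g]$. They are the Jordan components in every linearization (5): $g_s$ satisfies a polynomial over $F$ with distinct roots in $\Omega$, $g_u$ is unipotent, and both conditions are the same in all linearizations. They are invertible in $F[g]$, so they lie in $\mathrm{GL}_n(D)$.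

Let $g,h\in G$. By Lemma 4, applied to the nilpotent group $\langle g,h\rangle$, $(gh)_s=g_sh_s$, $(gh)_u=g_uh_u$, and $g_s$ commutes with $h_u$. So $g\mapsto g_s$ and $g\mapsto g_u$ are homomorphisms of $G$ onto subgroups $G_s,G_u\le\mathrm{GL}_n(D)$ that commute elementwise, and $G_s\cap G_u=1$. The group $G_s$ is an image of $G$, hence locally nilpotent. Its elements are semisimple in every linearization, so $u(G_s)=1$, and $G_s$ is hypercentral by part 2. The group $G_u$ is a locally nilpotent group of unipotents, so it is nilpotent by Step 1. Hence $G_sG_u=G_s\times G_u$ is hypercentral by Lemma 3(a), and so is its subgroup $G$.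

*Where perfectness enters.* Let $F=\mathbb F_p(t)$ and let $g\in\mathrm{GL}_p(F)$ be the companion matrix of $X^p-t$. Over $\Omega$, $(g-t^{1/p})^p=0$, so $g_s=t^{1/p}\cdot1$, which does not have entries in $F$. The generators of Section 5 behave in the same way. In the algebra of Theorem B, $a_i^p=x_i^p\in F$, so over $\Omega$ each $s(a_i)$ satisfies $(s(a_i)-c_i)^p=0$ with $c_i^p=x_i^p$. Its semisimple part is the scalar $c_i$, and $c_i\notin F$: if $c_i\in F$, then $(a_i-c_i)^p=0$ in the domain $D$, so $a_i=c_i$ would be central and would act trivially on $Lx_0$, contrary to (4) with $\lambda=1$.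

**Step 7: part 4, passing to the perfect closure.** Let $P=F^{p^{-\infty}}$. Since $D$ is central simple over $F$, $D\otimes_FP$ is simple with centre $P$. If it is Artinian, Wedderburn's theorem gives $D\otimes_FP\cong M_r(\Delta)$ with $\Delta$ a division algebra with centre $P$. A finite subset of $D\otimes_FP$ lies in $D_0\otimes_FP$ for some finite-dimensional $F$-subalgebra $D_0\subseteq D$, so it generates a finite-dimensional $P$-subalgebra. As $\Delta$ embeds in $M_r(\Delta)$ as scalar matrices, $\Delta$ is locally finite-dimensional over $P$. Then
$$G\le\mathrm{GL}_n(D)\le\mathrm{GL}_n(D\otimes_FP)\cong\mathrm{GL}_{nr}(\Delta)$$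
with $P$ perfect, and part 3 applies. If $[D:F]<\infty$, then $D\otimes_FP$ is finite-dimensional over $P$, hence Artinian. $\blacksquare$

## 9. Tensor products of cyclic algebras: proof of Corollary D

**Part (a).** "If" is Theorem C, part 2 for $n=1$ and part 3 for $q=0$. "Only if" is Theorems A and B: for $n\ge2$ and $q=p>0$ they give a non-hypercentral example.

**Part (b), preliminaries.** The tensor product over an infinite $I$ is the directed union of the $\bigotimes_{i\in J}D_i$ over finite $J\subseteq I$. These are finite-dimensional central simple algebras. So $D$ is locally finite-dimensional over $F$; a central element of $D$ lies in one of these algebras and is central there, so $Z(D)=F$. If $\operatorname{char}F=0$, no $D_i$ has degree $\operatorname{char}F$, and all locally nilpotent subgroups are hypercentral by Theorem C, part 3. Let $\operatorname{char}F=p>0$.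

**Infinitely many $D_i$ of degree $p$.** We verify (1). By Section 1, a cyclic algebra of degree $p$ in characteristic $p$ is generated by $y$ with $y^p-y\in F$ and $x\ne0$ with $xyx^{-1}=y+1$. Choose such a pair $x_i,y_i$ in each member of a sequence of distinct factors of degree $p$. Elements of different tensor factors commute. So (1) holds, and Theorem A gives a locally nilpotent subgroup of $\mathrm{GL}_n(D)$ that is not hypercentral.

**Only finitely many $D_i$ of degree $p$.** We verify the Artinian hypothesis of Theorem C, part 4. Let $E$ be the tensor product of the finitely many $D_i$ of degree $p$ (with $E=F$ if there are none), and $D'$ the tensor product of the others, so $D=E\otimes_FD'$. Let $P=F^{p^{-\infty}}$. The algebra $D'$ is the directed union of the finite-dimensional central simple algebras $B=\bigotimes_{i\in J}D_i$ over finite sets $J$ of the other indices. Each $B$ is a domain, being contained in $D$, hence a division algebra. Its degree is a product of primes different from $p$. We need one fact.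

**Lemma 6.** Let $B$ be a finite-dimensional division algebra with centre $F$ and degree $d$ (so $[B:F]=d^2$), and let $K/F$ be a finite field extension of degree $m$ coprime to $d$. Then $B\otimes_FK$ is a division algebra.

*Proof.* $B\otimes_FK$ is central simple over $K$ of dimension $d^2$, so it is $M_r(\Delta)$ with $\Delta$ a division algebra of dimension $(d/r)^2$ over $K$; in particular $r\mid d$. Its simple module $\Delta^r$ has dimension $r(d/r)^2=d^2/r$ over $K$, hence $md^2/r$ over $F$. It is also a $B$-vector space, so $d^2$ divides $md^2/r$, that is, $r\mid m$. As $m$ and $d$ are coprime, $r=1$. $\square$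

For $K/F$ finite purely inseparable, $[K:F]$ is a power of $p$, hence coprime to the degree of $B$, and $B\otimes_FK$ is a division algebra by Lemma 6. Now $D'\otimes_FP$ is the directed union of the algebras $B\otimes_FK$ with $K\subset P$ finite over $F$. So it is a division algebra. Then
$$D\otimes_FP=E\otimes_F(D'\otimes_FP)$$
has finite dimension over the division ring $D'\otimes_FP$, so it is Artinian, and Theorem C, part 4, shows that every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral. $\blacksquare$

*Example.* The algebra $D$ of Section 6 is of the type in (b), with all degrees equal to $p$. Let $D_i$ be the $F$-span of the monomials $y_i^ax_i^b$, $0\le a,b<p$. It is a subalgebra and a finite-dimensional domain, so a division algebra; it is cyclic, with $F(y_i)/F$ of degree $p$ and $x_i^p\in F$. Different $D_i$ commute elementwise, and the basis of Section 6 shows that the multiplication map $\bigotimes_iD_i\to D$ is bijective. An element of $Z(D_i)$ commutes with all $D_j$, so it lies in $Z(D)=F$.
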